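
\newtheorem{theorem}{Theorem}
\newtheorem{lemma}{Lemma}[section]
\newtheorem{proposition}[lemma]{Proposition}
\newtheorem*{conjecture}{Conjecture}
\theoremstyle{remark}
\newtheorem*{remark}{Remark}

\title{A non-Grothendieck $\mathcal L_\infty$-space\\ without separable complemented subspaces}


\begin{abstract}
A Banach space is a Grothendieck space if weak$^*$-convergent sequences in its dual converge weakly. It was conjectured that an $\mathcal L_\infty$-space with no infinite-dimensional separable complemented subspace is a Grothendieck space. We disprove this in ZFC. The counterexample $X$ is an extension $0\to C(K)\to X\to c_0\to 0$ in which $C(K)$ is a Grothendieck space and the quotient map is strictly singular. For every $\lambda>1$ it can be renormed to be an $\mathcal L_{\infty,\lambda}$-space.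
\end{abstract}

\section{The question and the answer}\label{sec:intro}

Scalars are real or complex, operators are bounded and linear, and subspaces of Banach spaces are closed unless they are called spans. An operator $T$ is \emph{bounded below} on a subspace $E$ if $\|Tx\|\ge c\|x\|$ on $E$ for some $c>0$. It is \emph{strictly singular} if it is not bounded below on any infinite-dimensional subspace.

A Banach space $X$ is a \emph{Grothendieck space} if every weak$^*$-convergent sequence in $X^*$ is weakly convergent. It is an \emph{$\mathcal L_{\infty,\lambda}$-space} if every finite-dimensional subspace $F\subset X$ lies in a finite-dimensional subspace $G\subset X$ with Banach--Mazur distance $d(G,\ell_\infty^{\dim G})\le\lambda$, and an \emph{$\mathcal L_\infty$-space} if this holds for some $\lambda\ge1$. A \emph{Lindenstrauss space} is a Banach space whose dual is isometric to some $L_1(\mu)$. The spaces $C(K)$ are Lindenstrauss spaces. Finally, $X$ has the \emph{Dunford--Pettis property} (DPP) if every weakly compact operator on $X$ maps weakly convergent sequences to norm convergent ones. By a theorem of Grothendieck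 all spaces $C(K)$ have the DPP.

The Grothendieck property limits the separable spaces onto which $X$ can be projected. A Grothendieck space has no quotient isomorphic to $c_0$ (Lemma~\ref{lem:onto}), so in particular no complemented copy of $c_0$. If it also has the DPP, as a Grothendieck space $C(K)$ does, then it has no infinite-dimensional separable complemented subspace at all (Lemma~\ref{lem:DPP}). One may ask whether, conversely, among spaces that locally look like $\ell_\infty^n$ the lack of such subspaces forces the Grothendieck property. For Lindenstrauss spaces the answer is known and positive: \emph{a Lindenstrauss space is a Grothendieck space if and only if it contains no complemented copy of $c_0$.} In Section~\ref{sec:c0} we recall the short argument for $C(K)$. These facts make the following conjecture, posed in \cite{source}, look plausible.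

\begin{conjecture}
Every $\mathcal L_\infty$-space that contains no complemented separable subspaces is a Grothendieck space.
\end{conjecture}

Here ``separable subspace'' means infinite-dimensional separable subspace, since finite-dimensional subspaces are always complemented. We show that the conjecture is false.

\begin{theorem}\label{thm:main}
There are a compact space $K$ with $C(K)$ Grothendieck, a Banach space $X\supset C(K)$, and a surjection $q:X\to c_0$ with $\ker q=C(K)$, such that:
\begin{enumerate}
\item[(1)] $X$ is an $\mathcal L_\infty$-space;
\item[(2)] $X$ is not a Grothendieck space;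
\item[(3)] $q$ is strictly singular, and every operator from $X$ into a Banach space with weak$^*$-sequentially compact dual ball (for instance, a separable space) is strictly singular. In particular, $X$ has no infinite-dimensional separable complemented subspace.
\end{enumerate}
\end{theorem}

\begin{theorem}\label{thm:lambda}
For every $\lambda>1$ the space $X$ of Theorem~\ref{thm:main} has an equivalent norm making it an $\mathcal L_{\infty,\lambda}$-space. Hence the conjecture fails for $\mathcal L_{\infty,\lambda}$-spaces for each $\lambda>1$. The space $X$ is not isomorphic to any Lindenstrauss space.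
\end{theorem}

So the known theorem on Lindenstrauss spaces does not extend to $\mathcal L_{\infty,\lambda}$-spaces for any fixed $\lambda>1$. This is as far as $\lambda$ can be pushed. By a theorem of Lindenstrauss, a space that is $\mathcal L_{\infty,\lambda}$ for all $\lambda>1$ simultaneously is a Lindenstrauss space, and for those the known theorem gives the conclusion of the conjecture.

The properties in part (3) of Theorem~\ref{thm:main} all come from the strict singularity of $q$, through the following criterion.

\begin{theorem}\label{thm:criterion}
Let $Y\subset X$ be Banach spaces, $Y$ Grothendieck with the DPP, and let $q:X\to c_0$ be onto with $\ker q=Y$. Then $X$ is not a Grothendieck space, and the following are equivalent: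
\begin{enumerate}
\item[(i)] $q$ is strictly singular;
\item[(ii)] every operator from $X$ into a Banach space with weak$^*$-sequentially compact dual ball is strictly singular;
\item[(iii)] $X$ has no infinite-dimensional separable complemented subspace;
\item[(iv)] $X$ has no complemented copy of $c_0$.
\end{enumerate}
\end{theorem}

Section~\ref{sec:c0} treats operators into $c_0$ and proves Theorem~\ref{thm:criterion}. What remains is to build a strictly singular surjection onto $c_0$ whose kernel is a Grothendieck $C(K)$ and whose domain is an $\mathcal L_\infty$-space. Section~\ref{sec:model} shows the main idea, without the Grothendieck property, on functions on $[0,1]$ with jumps at the dyadic rationals. Section~\ref{sec:construction} transfers it to the Stone space of a large Boolean algebra. Sections~\ref{sec:kernel}--\ref{sec:Linfty} prove that the kernel is Grothendieck, that the quotient map is strictly singular, and that $X$ is $\mathcal L_\infty$.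

\section{Operators into $c_0$}\label{sec:c0}

Denote by $(e_n)$ the unit vectors of $c_0$ and by $(e_n^*)$ those of $\ell_1=c_0^*$. Weak$^*$-null sequences $(x_n^*)$ in $X^*$ correspond to operators $T:X\to c_0$ through $Tx=(x_n^*(x))_n$, and then $T^*e_n^*=x_n^*$. After subtracting the limit from a weak$^*$-convergent sequence, we see that $X$ fails to be Grothendieck exactly when some $T:X\to c_0$ has $(T^*e_n^*)$ not weakly null. We say that such a $T$ \emph{witnesses} the failure.

\begin{lemma}\label{lem:onto}
A Banach space $X$ that admits an operator $q$ onto $c_0$ is not a Grothendieck space.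
\end{lemma}

\begin{proof}
The sequence $(q^*e_n^*)$ is weak$^*$-null. Since $q$ is onto, $q^*:\ell_1\to X^*$ is an isomorphic embedding. The functional $q^*(a)\mapsto\sum a_n$ on $q^*(\ell_1)$ is therefore bounded. It extends to $X^*$ by Hahn--Banach and takes the value $1$ at every $q^*e_n^*$.
\end{proof}

\subsection*{Complemented copies of $c_0$}

\begin{lemma}[gliding hump]\label{lem:hump}
Let $V$ be an infinite-dimensional subspace of $c_0$. There are $w_k\in V$ with $\|w_k\|=1$ and integers $n_1<n_2<\cdots$ such that $|w_k(n_k)|=1$ and, for all finite scalar sequences $(a_k)$,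
\[
\tfrac12\max_k|a_k|\le\Big\|\sum_k a_kw_k\Big\|\le2\max_k|a_k| .
\]
In particular, the closed span of $(w_k)$ is isomorphic to $c_0$.
\end{lemma}

\begin{proof}
Put $N_0=0$. Given $N_{k-1}$, the vectors of $V$ vanishing on the coordinates $n\le N_{k-1}$ form a subspace of finite codimension in $V$. Choose $w_k$ of norm $1$ in it, and then $N_k>N_{k-1}$ with $|w_k(n)|<2^{-k-3}$ for $n>N_k$. The norm of $w_k$ is attained at some $n_k\in(N_{k-1},N_k]$. Let $a=\max_k|a_k|$. A coordinate $n\in(N_{i-1},N_i]$ receives nothing from $w_k$ with $k>i$, at most $a$ from $a_iw_i$, and at most $a\sum_k2^{-k-3}=a/8$ from the terms with $k<i$. This gives the upper estimate. If $|a_i|=a$, the coordinate $n_i$ has modulus at least $a-a/8$, which gives the lower one.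
\end{proof}

\begin{lemma}\label{lem:complemented}
If an operator $T:X\to c_0$ is not strictly singular, then $X$ contains a complemented copy of $c_0$.
\end{lemma}

\begin{proof}
Let $T$ be bounded below on the infinite-dimensional subspace $Z$. Then $T(Z)$ is closed and infinite-dimensional, so by Lemma~\ref{lem:hump} it contains a subspace $H\cong c_0$. By Sobczyk's theorem (copies of $c_0$ in separable spaces are complemented) there is a projection $Q$ of $c_0$ onto $H$. Put $Z'=Z\cap T^{-1}(H)$. Then $T|_{Z'}:Z'\to H$ is an isomorphism, and $(T|_{Z'})^{-1}QT$ is a projection of $X$ onto $Z'\cong c_0$.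
\end{proof}

So if a counterexample is to contain no complemented $c_0$, every operator into $c_0$ that witnesses its failure to be Grothendieck must be strictly singular. On a space $C(K)$ no witness is strictly singular. We recall why, since the first step is needed again in Section~\ref{sec:kernel}. Two facts from \cite[Ch.~VII]{Diestel} are used, with $M(K)=C(K)^*$ the space of regular Borel measures.

\emph{Dieudonn\'e--Grothendieck:} a bounded set $\mathcal M\subset M(K)$ is relatively weakly compact if and only if $\sup_{\mu\in\mathcal M}|\mu(O_k)|\to0$ for every sequence $(O_k)$ of pairwise disjoint open sets.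

\emph{Rosenthal's lemma:} if $(\mu_k)$ is bounded in $M(K)$, $(B_k)$ are pairwise disjoint Borel sets and $\tau>0$, there is an infinite $L\subset\mathbb N$ with $|\mu_k|\big(\bigcup_{j\in L,\,j\ne k}B_j\big)<\tau$ for all $k\in L$.

\begin{lemma}\label{lem:bumps}
Let $(\mu_n)\subset M(K)$ be weak$^*$-null but not weakly null. After passing to a subsequence, there are $\varepsilon>0$ and pairwise disjoint open sets $O_k$ such that
\[
|\mu_k(O_k)|>\varepsilon,\qquad |\mu_k|\Big(\bigcup_{j\ne k}O_j\Big)<\frac\varepsilon2\qquad\text{for all }k.
\]
\end{lemma}

\begin{proof}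
Pass to a subsequence with $|\varphi(\mu_n)|\ge\theta>0$ for some $\varphi\in M(K)^*$. Now no subsequence converges weakly, because its weak limit would equal its weak$^*$ limit $0$. By Eberlein--\v{S}mulian the set $\{\mu_n\}$, which is bounded as $(\mu_n)$ is weak$^*$-null, is not relatively weakly compact. By Dieudonn\'e--Grothendieck there are disjoint open sets $O_k$ and $\varepsilon>0$ such that for infinitely many $k$ some index $n(k)$ has $|\mu_{n(k)}(O_k)|>\varepsilon$. A single measure satisfies $\mu(O_k)\to0$, so each index occurs only finitely often as $n(k)$. Hence we may pass to a subsequence of these $k$ on which $n(k)$ is strictly increasing, and relabel. Rosenthal's lemma with $B_k=O_k$ and $\tau=\varepsilon/2$ gives the second inequality after one more passage to a subsequence.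
\end{proof}

\begin{proposition}\label{prop:CK}
If $C(K)$ is not a Grothendieck space, it contains a complemented copy of $c_0$.
\end{proposition}

\begin{proof}
There is a sequence in $M(K)$ that is weak$^*$-null but not weakly null. Take $\mu_k,O_k,\varepsilon$ from Lemma~\ref{lem:bumps} and let $Tf=(\int f\,d\mu_k)_k$, which is the original witness restricted to a subsequence of its coordinates. By regularity and Urysohn's lemma there are continuous $f_k:K\to[0,1]$, vanishing off $O_k$, with $|\int f_k\,d\mu_k|>\varepsilon$. For $f=\sum a_jf_j$ (a finite sum) we have $\|f\|\le\max|a_j|$. If $|a_k|=\max|a_j|$, then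
\[
\|Tf\|\ge\Big|\int f\,d\mu_k\Big|\ge\varepsilon|a_k|-\tfrac\varepsilon2\max_j|a_j|\ge\tfrac\varepsilon2\|f\|.
\]
So $T$ is bounded below on the closed span of the $f_k$, and Lemma~\ref{lem:complemented} applies.
\end{proof}

Here the witness was bounded below on the span of \emph{disjoint} bumps $f_k$. In a counterexample nothing like this may happen: functions that lift the unit vectors of $c_0$ will have to overlap, however they are chosen.

\subsection*{Proof of the criterion}

\begin{lemma}\label{lem:DPP}
Let $Y$ be a Grothendieck space with the DPP and let $S$ have weak$^*$-sequentially compact dual ball. Every operator $T:Y\to S$ is strictly singular. In particular, $Y$ has no infinite-dimensional separable complemented subspace.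
\end{lemma}

\begin{proof}
Every sequence in $B_{S^*}$ has a weak$^*$-convergent subsequence. Its image under $T^*$ is weak$^*$-convergent in $Y^*$, hence weakly convergent, because $Y$ is Grothendieck. By Eberlein--\v{S}mulian $T^*$ is weakly compact, and by Gantmacher's theorem so is $T$. Suppose $T$ is bounded below on an infinite-dimensional $E\subset Y$. Then $T(E)\cong E$ is reflexive, so every sequence in $B_E$ has a weakly convergent subsequence. By the DPP the image of this subsequence under $T$ converges in norm, and then so does the subsequence itself. Thus $B_E$ is norm compact, a contradiction.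

If $P$ is a projection of $Y$ onto a separable subspace $S$, then $B_{S^*}$ is weak$^*$-compact and metrizable, hence weak$^*$-sequentially compact. Since $P:Y\to S$ is the identity on $S$ and is strictly singular, $\dim S<\infty$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:criterion}]
$X$ is not Grothendieck by Lemma~\ref{lem:onto}.

(i)$\Rightarrow$(ii). Let $T:X\to S$, where $B_{S^*}$ is weak$^*$-sequentially compact. By Lemma~\ref{lem:DPP}, $T|_Y$ is strictly singular. The idea is that a subspace on which $T$ is bounded below can be pushed into $Y$, because $q$ is very small on a suitable basic sequence in it.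

Suppose $\|Tx\|\ge c\|x\|$ on an infinite-dimensional $E\subset X$, where $c>0$. By the open mapping theorem there is $C$ with $\operatorname{dist}(x,Y)\le C\|q(x)\|$ for all $x\in X$. Fix $0<\eta<\frac12$ with $\eta\|T\|\le c/2$, and $\delta_n>0$ with $\prod(1+\delta_n)\le2$. We use Mazur's construction. Given $x_1,\dots,x_{n-1}$, choose finitely many norm-one functionals $\phi\in X^*$ such that $\|u\|\le(1+\delta_n)\max_\phi|\phi(u)|$ for all $u\in\operatorname{span}(x_1,\dots,x_{n-1})$. The intersection of $E$ with the kernels of these $\phi$ is infinite-dimensional, so $q$ is not bounded below on it. Hence it contains a unit vector $x_n$ with $C\|q(x_n)\|<2^{-n-2}\eta$. Then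
\[
\|u\|\le(1+\delta_n)\max_\phi|\phi(u+ax_n)|\le(1+\delta_n)\|u+ax_n\|
\]
for all such $u$ and all scalars $a$, so $(x_n)$ is a normalized basic sequence with basis constant at most $2$. Choose $y_n\in Y$ with $\|x_n-y_n\|<2^{-n-2}\eta$, so that $\sum_n4\|x_n-y_n\|\le\eta$.

For finite sums $x=\sum a_nx_n$ and $y=\sum a_ny_n$ we have $|a_n|\le4\|x\|$, hence $\|x-y\|\le\eta\|x\|$ and $(1-\eta)\|x\|\le\|y\|\le(1+\eta)\|x\|$. It follows that
\[
\|Ty\|\ge c\|x\|-\eta\|T\|\|x\|\ge\tfrac c2\|x\|\ge\tfrac c{2(1+\eta)}\|y\|.
\]
Since $\|y\|\ge(1-\eta)\|x\|$, the $y_n$ are linearly independent. So $T$ is bounded below on the infinite-dimensional subspace $\overline{\operatorname{span}}(y_n)$ of $Y$, a contradiction.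

(ii)$\Rightarrow$(iii). This is the argument of the last paragraph of the proof of Lemma~\ref{lem:DPP}, with $X$ in place of $Y$.

(iii)$\Rightarrow$(iv) holds because $c_0$ is separable, and (iv)$\Rightarrow$(i) is Lemma~\ref{lem:complemented}.
\end{proof}

\section{A separable model: jumps that are everywhere}\label{sec:model}

We now exhibit a strictly singular quotient map onto $c_0$ by hand. The kernel will be $C[0,1]$, which is not Grothendieck, but the mechanism is the one used later. The following lemma identifies kernel and range in both constructions.

\begin{lemma}\label{lem:quotient}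
Let $Y$ be a subspace of a Banach space $X$ and let $q:X\to c_0$ be an operator with $\|q\|\le2$ and $q|_Y=0$, whose range contains all $e_n$. Suppose that for every $f$ in a dense subset $X_0$ of $X$ there is $g\in X$ with $f-g\in Y$ and $\|g\|\le\frac12\|q(f)\|$. Then
\[
\operatorname{dist}(f,Y)=\tfrac12\|q(f)\|\qquad(f\in X),
\]
$\ker q=Y$, and $q$ is onto.
\end{lemma}

\begin{proof}
For $y\in Y$ we have $\|q(f)\|=\|q(f-y)\|\le2\|f-y\|$, which gives ``$\ge$''. The hypothesis gives ``$\le$'' on $X_0$, and both sides are continuous in $f$. Hence $\ker q=Y$, and the map $X/Y\to c_0$ induced by $q$ is twice an isometry. Its range is closed and contains all $e_n$.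
\end{proof}

For $n\ge1$ let $G_n$ be the set of odd multiples of $2^{-n}$ in $(0,1)$. These finite sets are pairwise disjoint, and every nonempty open interval in $[0,1]$ meets $G_n$ for all large $n$. Let $r_n:[0,1]\to[-\frac12,\frac12]$ fall linearly from $0$ to $-\frac12$ on each $[2j2^{-n},(2j+1)2^{-n})$, jump to $\frac12$ at $(2j+1)2^{-n}$, and fall linearly to $0$ on $[(2j+1)2^{-n},(2j+2)2^{-n}]$. It is right-continuous with left limits, it has a jump of size $1$ at each point of $G_n$, and it is continuous elsewhere. Let $M$ be the closed span of $C[0,1]$ and all $r_n$ in the sup norm. Its elements are again right-continuous with left limits, and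
\[
\rho(f)_n=f(p)-f(p^-)\qquad(p\in G_n)
\]
does not depend on $p\in G_n$, because this is so on the span, where $\rho(y+\sum a_jr_j)_n=a_n$ for $y\in C[0,1]$. By density $\rho:M\to c_0$, and $\|\rho\|\le2$.

\emph{$\rho$ is onto with kernel $C[0,1]$.} Let $f=y+\sum_{n\le m}a_nr_n$. Choose continuous $\varphi_1,\dots,\varphi_m:[0,1]\to[0,1]$ with pairwise disjoint supports and $\varphi_n=1$ on $G_n$. The function $(1-\varphi_n)r_n$ is continuous, since its first factor vanishes where $r_n$ jumps. So $g=\sum_{n\le m}a_n\varphi_nr_n$ lies in $M$, differs from $f$ by a continuous function, and has norm at most $\frac12\max|a_n|$. Lemma~\ref{lem:quotient} applies.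

\emph{The unit vector basis of $c_0$ cannot be lifted.} Let $f_n\in M$ be any functions with $\rho(f_n)=e_n$. At each $p\in G_n$ one of $|f_n(p)|,|f_n(p^-)|$ is at least $\frac12$, so $|f_n|>\frac13$ on an open interval with endpoint $p$, which may be taken as short as we like. Put $n_1=1$ and start with such an interval $I_1$ for $f_1$. Pick $n_2>n_1$ such that $G_{n_2}$ meets $I_1$, find inside $I_1$ an interval $I_2$ on which $|f_{n_2}|>\frac13$, and continue. Every point of $I_r$ satisfies $\sum_{i\le r}|f_{n_i}|>r/3$. Hence $\|\sum_{i\le r}\epsilon_if_{n_i}\|>r/3$ for suitable unimodular $\epsilon_i$, whereas $\|\sum_{i\le r}\epsilon_ie_{n_i}\|=1$. So no operator $S:c_0\to M$ satisfies $\rho S=\mathrm{id}$.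

For each fixed $m$, the $\varphi_nr_n$ with $n\le m$ give a perfectly good lifting of the first $m$ unit vectors. But the cutoffs must shrink as $m$ grows, because the sets $G_n$ are eventually everywhere. If instead each $r_n$ jumped at a single point $p_n$ and the $p_n$ had disjoint neighborhoods, one choice of disjoint cutoffs would lift the whole basis, and the extension would split.

Strict singularity of $\rho$ is proved by the same argument, applied to lifts of the vectors $w_k$ of Lemma~\ref{lem:hump} instead of the unit vectors; we give it in Section~\ref{sec:singular} in the setting that matters. The model also shows that ``$Y$ Grothendieck'' cannot be dropped in Theorem~\ref{thm:criterion}: $M$ is separable, so (iii) fails for it although (i) holds.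

To obtain a Grothendieck kernel we replace $C[0,1]$ by a far larger space of functions without jumps, and keep three things: finite sets $G_n$ that are eventually everywhere; a function jumping by $1$ exactly along $G_n$; and cutoffs that separate finitely many levels. The interval becomes the Cantor set, where cutoffs can be clopen. The two sides $p^\pm$ of a point become two ultrafilters $s_p,t_p$ of regular open sets. The kernel consists of functions with $f(s_p)=f(t_p)$.

\section{The construction}\label{sec:construction}

\subsection*{Boolean preliminaries}

Let $\Delta=\{0,1\}^{\mathbb N}$, with coordinates $0,1,2,\dots$, and write $x|l$ for the word formed by the first $l$ coordinates of $x$. For a finite word $\sigma$ of length $|\sigma|$ let $\Delta_\sigma=\{x\in\Delta:x\supset\sigma\}$ be the cylinder of all $x$ that extend $\sigma$. An open set $A\subset\Delta$ is \emph{regular open} if $A=\operatorname{int}\overline A$. Ordered by inclusion, the regular open sets form a complete Boolean algebra $\mathcal R$ with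
\[
A\wedge B=A\cap B,\qquad \neg A=\Delta\setminus\overline A,\qquad \sup_iA_i=\operatorname{int}\overline{\bigcup_iA_i}.
\]
The clopen sets form a subalgebra with the usual set operations. In any Boolean algebra an existing supremum distributes over meets:
\begin{equation}\label{eq:distr}
b=\sup_ja_j\quad\Longrightarrow\quad b\wedge c=\sup_j(a_j\wedge c).
\end{equation}
Indeed, $b\wedge c$ is an upper bound. If $d\ge a_j\wedge c$ for all $j$, then $a_j\le d\vee\neg c$ for all $j$, so $b\le d\vee\neg c$ and $b\wedge c\le d$.

Let $K'$ be the Stone space of $\mathcal R$, that is, the compact space of ultrafilters on $\mathcal R$. Its clopen sets are $[A]=\{x\in K':A\in x\}$, $A\in\mathcal R$, and these form a base. If $C$ is clopen in $\Delta$, then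
\begin{equation}\label{eq:cut}
1_{[A]}=1_{[A\cap C]}+1_{[A\setminus C]}\qquad(A\in\mathcal R).
\end{equation}

\subsection*{The sets $G_n$, $E_n$, $W_n$}

Choose inductively pairwise disjoint finite sets $G_n\subset\Delta$ $(n\ge1)$ such that $G_n$ has exactly one point in each cylinder $\Delta_\sigma$ with $|\sigma|=n$. Let $G=\bigcup_nG_n$, a countable set. Choose $h_n\ge n$ such that no $\Delta_{p|h_n}$ with $p\in G_n$ contains a point of $G_1\cup\dots\cup G_{n-1}$, and put
\[
E_n=\bigcup_{p\in G_n}\Delta_{p|h_n}.
\]
This is a clopen neighborhood of $G_n$, and its cylinders are pairwise disjoint because $h_n\ge n$. By the choice of $h_j$,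
\begin{equation}\label{eq:avoid}
E_j\cap G_n=\emptyset\qquad(n<j).
\end{equation}
Points of $E_n$ near $p\in G_n$ are sorted by the place $l$ at which they first differ from $p$. Let
\[
C^p_l=\{x:x|l=p|l,\ x(l)\ne p(l)\},\qquad
W_n=\bigcup_{p\in G_n}\ \bigcup_{\substack{l\ge h_n\\ l\text{ even}}}C^p_l\subset E_n .
\]
The set $\Delta_{p|h_n}\setminus\{p\}$ is the disjoint union of the clopen sets $C_l^p$, $l\ge h_n$. These shrink to $p$, and $W_n$ takes every second one. So $W_n$ is open, $\overline{W_n}=W_n\cup G_n$, and no $p\in G_n$ is interior to $\overline{W_n}$, since the pieces $C^p_l$ with $l$ odd also accumulate at $p$. Thus $W_n$ is regular open, its boundary is $G_n$, and each $p\in G_n$ lies in the closures of both $W_n$ and $\neg W_n$.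

\subsection*{Two sides of a point, and the algebra $\mathcal A$}

For $p\in G_n$ pick an ultrafilter $s_p\in K'$ containing all sets $W_n\cap\Delta_{p|h}$ $(h\in\mathbb N)$, and an ultrafilter $t_p\in K'$ containing all sets $\neg W_n\cap\Delta_{p|h}$. They exist because in each case the sets are nonempty, regular open and decreasing in $h$. Both ultrafilters contain every clopen neighborhood of $p$. Say that $A\in\mathcal R$ \emph{splits} $p$ if exactly one of $s_p,t_p$ contains $A$, and let
\[
\mathcal A=\{A\in\mathcal R:\ A\text{ splits no }p\in G\}.
\]
For each $p$, the sets that do not split $p$ are those on which the homomorphisms $\mathcal R\to\{0,1\}$ given by $s_p$ and $t_p$ agree. So $\mathcal A$ is a subalgebra of $\mathcal R$. It contains all clopen sets: given a clopen $C$ and $p\in G$, one of $C$ and $\Delta\setminus C$ is a neighborhood of $p$ and belongs to both ultrafilters.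

Only one pair of ultrafilters is prescribed at each of countably many points. This keeps $\mathcal A$ large, which will be used in Section~\ref{sec:kernel}.

\begin{lemma}\label{lem:facts}
\begin{enumerate}
\item[(a)] $W_n$ splits exactly the points of $G_n$, and $W_n\in s_p$, $W_n\notin t_p$ for $p\in G_n$.
\item[(b)] For $n\le m$ the set $D_{n,m}=W_n\cap(E_{n+1}\cup\dots\cup E_m)$ belongs to $\mathcal A$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) For $p\in G_n$ we have $W_n\in s_p$ and $\neg W_n\in t_p$ by construction. If $p\in G\setminus G_n$, then $p$ is not in the boundary of $W_n$, so some $\Delta_{p|h}$ is contained in $W_n$ or in $\neg W_n$. As $\Delta_{p|h}\in s_p\cap t_p$, the set $W_n$ does not split $p$.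

(b) The set $D_{n,m}$ is the meet of $W_n$ with a clopen set, so it is regular open and splits no $p\in G\setminus G_n$. If $p\in G_n$, then $p\notin E_j$ for $j>n$ by \eqref{eq:avoid}. So the clopen set $E_{n+1}\cup\dots\cup E_m$ is in neither $s_p$ nor $t_p$, and hence neither is $D_{n,m}$.
\end{proof}

\subsection*{The spaces $Y\subset X$ and the map $q$}

In $C(K')$ with the sup norm let
\[
Y_0=\operatorname{span}\{1_{[A]}:A\in\mathcal A\},\quad Y=\overline{Y_0},\quad
X_0=\operatorname{span}\big(Y_0\cup\{1_{[W_n]}:n\ge1\}\big),\quad X=\overline{X_0}.
\]
Let $K$ be the Stone space of $\mathcal A$. The map $x\mapsto x\cap\mathcal A$ from $K'$ to $K$ is continuous and, by extension of ultrafilters, surjective. Composition with it embeds $C(K)$ isometrically into $C(K')$. By Stone--Weierstrass the indicators of clopen sets span a dense subspace of $C(K)$, so the image is $Y$. We identify $Y=C(K)$.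

For $f=y+\sum a_j1_{[W_j]}\in X_0$ with $y\in Y_0$, Lemma~\ref{lem:facts}(a) and the disjointness of the $G_j$ give $f(s_p)-f(t_p)=a_n$ for all $p\in G_n$. Hence for every $f\in X$ the number
\[
q(f)_n=f(s_p)-f(t_p)\qquad(p\in G_n)
\]
does not depend on $p\in G_n$. We have $|q(f)_n|\le2\|f\|$, and $q(f)\in c_0$ by density of $X_0$. So $q:X\to c_0$ is an operator with $\|q\|\le2$ and $q|_Y=0$.

\subsection*{Cutoffs for finitely many levels}

For $n\le m$ let
\[
E_n^{(m)}=E_n\setminus\bigcup_{n<j\le m}E_j,\qquad
R_n^{(m)}=1_{[W_n\cap E_n^{(m)}]}-\tfrac12\,1_{[E_n^{(m)}]} .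
\]
For fixed $m$ the sets $E_n^{(m)}$, $n\le m$, are clopen and pairwise disjoint. They are nonempty, since $G_n\subset E_n^{(m)}$ by \eqref{eq:avoid}. The function $R_n^{(m)}$ takes only the values $\pm\frac12$ on $[E_n^{(m)}]$ and vanishes elsewhere, so
\begin{equation}\label{eq:Rnorm}
\Big\|\sum_{n\le m}a_nR_n^{(m)}\Big\|=\tfrac12\max_{n\le m}|a_n| .
\end{equation}
Since $W_n\subset E_n$, the set $W_n\cap E_n^{(m)}$ is what remains of $W_n$ after removing $E_{n+1}\cup\dots\cup E_m$. By \eqref{eq:cut},
\begin{equation}\label{eq:R}
R_n^{(m)}=1_{[W_n]}-1_{[D_{n,m}]}-\tfrac12\,1_{[E_n^{(m)}]} .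
\end{equation}
By Lemma~\ref{lem:facts}(b), $R_n^{(m)}-1_{[W_n]}\in Y_0$. In particular $R_n^{(m)}\in X_0$ and $q(R_n^{(m)})=e_n$.

\begin{proposition}\label{prop:extension}
The operator $q:X\to c_0$ is onto, $\ker q=Y$, and $\operatorname{dist}(f,Y)=\frac12\|q(f)\|$ for all $f\in X$.
\end{proposition}

\begin{proof}
Let $f=y+\sum_{n\le m}a_n1_{[W_n]}\in X_0$ with $y\in Y_0$, and put $g=\sum_{n\le m}a_nR_n^{(m)}$. Then $f-g\in Y$, and $\|g\|=\frac12\|q(f)\|$ by \eqref{eq:Rnorm}. Lemma~\ref{lem:quotient} applies.
\end{proof}

\section{The kernel is a Grothendieck space}\label{sec:kernel}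

The algebra $\mathcal R$ is complete but $\mathcal A$ need not be. What survives is that most suprema of disjoint sequences stay in $\mathcal A$, and this suffices by an argument of Haydon \cite{Haydon}. Call a family of infinite sets $L_\xi\subset\mathbb N$ \emph{almost disjoint} if $L_\xi\cap L_\eta$ is finite for $\xi\ne\eta$. There are uncountable almost disjoint families: index the finite $0$--$1$ words by $\mathbb N$, and to each $\xi\in\Delta$ assign the set of (indices of) initial segments of $\xi$. If $(a_k)$ are pairwise disjoint elements of a Boolean algebra and the suprema $b_\xi=\sup_{k\in L_\xi}a_k$ exist, applications of \eqref{eq:distr} give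
\begin{equation}\label{eq:meet}
b_\xi\wedge b_\eta=\bigvee_{k\in L_\xi\cap L_\eta}a_k\quad(\xi\ne\eta),\qquad b_\xi\wedge a_k=0\quad(k\notin L_\xi),
\end{equation}
and the first join is finite (it is $0$ if $L_\xi\cap L_\eta=\emptyset$).

\begin{lemma}\label{lem:haydon}
Let $(a_k)$ be a pairwise disjoint sequence in $\mathcal A$ and let $(L_\xi)$ be an uncountable almost disjoint family of infinite subsets of $\mathbb N$. For all but countably many $\xi$, the supremum $b_\xi$ of $(a_k)_{k\in L_\xi}$ in $\mathcal R$ belongs to $\mathcal A$, and it is then also the supremum in $\mathcal A$.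
\end{lemma}

\begin{proof}
Fix $p\in G$. We show that $b_\xi$ splits $p$ for at most two indices $\xi$.

Suppose first that some $a_k$ lies in $s_p$. Since $a_k\in\mathcal A$, also $a_k\in t_p$. If $k\in L_\xi$, then $b_\xi\ge a_k$ is in both ultrafilters. If $k\notin L_\xi$, then $b_\xi\wedge a_k=0$ by \eqref{eq:meet} and $b_\xi$ is in neither. So no $b_\xi$ splits $p$.

Suppose now that no $a_k$ lies in $s_p$; then none lies in $t_p$. If $b_\xi,b_\eta\in s_p$ with $\xi\ne\eta$, the finite join in \eqref{eq:meet} is in $s_p$, hence so is some $a_k$, a contradiction. So $b_\xi\in s_p$ for at most one $\xi$ and, likewise, $b_\xi\in t_p$ for at most one $\xi$. For all other $\xi$, $b_\xi$ does not split $p$.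

As $G$ is countable, for all but countably many $\xi$ the set $b_\xi$ splits no point of $G$. The last assertion holds because $\mathcal A$ carries the order of $\mathcal R$.
\end{proof}

\begin{proposition}\label{prop:Groth}
$Y=C(K)$ is a Grothendieck space.
\end{proposition}

\begin{proof}
Otherwise there is a sequence in $M(K)$ that is weak$^*$-null but not weakly null. Take $\mu_k$, $O_k$, $\varepsilon$ from Lemma~\ref{lem:bumps}. For $b\in\mathcal A$ write $[b]_K$ for the corresponding clopen subset of $K$. Since the measures are regular and $K$ is zero-dimensional, there are $a_k\in\mathcal A$ such that $A_k=[a_k]_K$ satisfies $A_k\subset O_k$ and $|\mu_k(A_k)|>\varepsilon$. The $a_k$ are pairwise disjoint because the $O_k$ are.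

Take an uncountable almost disjoint family of infinite subsets of $\mathbb N$ and discard the countably many exceptions in Lemma~\ref{lem:haydon}. For the remaining $\xi$ we have $b_\xi=\sup_{k\in L_\xi}a_k\in\mathcal A$. The clopen set $[b_\xi]_K$ contains $\bigcup_{k\in L_\xi}A_k$. Let
\[
D_\xi=[b_\xi]_K\setminus\bigcup_{k\in L_\xi}A_k
\]
be the closed set of extra points. For $\xi\ne\eta$, \eqref{eq:meet} gives $[b_\xi]_K\cap[b_\eta]_K=\bigcup_{k\in L_\xi\cap L_\eta}A_k$, and $D_\xi$ does not meet this set. Hence the $D_\xi$ are pairwise disjoint. Each $|\mu_k|$ is finite and so charges at most countably many of them. As there are countably many $\mu_k$ and uncountably many $D_\xi$, some $\xi$ has $|\mu_k|(D_\xi)=0$ for all $k$. So, for $k\in L_\xi$, only the sets $A_j$ with $j\in L_\xi$ contribute to $\mu_k([b_\xi]_K)$, and $A_j\subset O_j$ gives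
\[
|\mu_k([b_\xi]_K)|\ge|\mu_k(A_k)|-|\mu_k|\Big(\bigcup_{j\in L_\xi,\,j\ne k}A_j\Big)>\varepsilon-\frac\varepsilon2=\frac\varepsilon2 .
\]
This contradicts $\mu_k([b_\xi]_K)\to0$, which holds because the indicator of $[b_\xi]_K$ is in $C(K)$.
\end{proof}

\section{The quotient map is strictly singular}\label{sec:singular}

The argument of Section~\ref{sec:model} carries over, with nonempty open subsets of $K'$ in place of intervals. The requirement that $G_n$ meet \emph{every} cylinder of length $n$ is used here.

\begin{proposition}\label{prop:SS}
$q$ is strictly singular.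
\end{proposition}

\begin{proof}
Suppose $\|q(z)\|\ge c\|z\|$ on an infinite-dimensional subspace $Z\subset X$, where $c>0$. Apply Lemma~\ref{lem:hump} to the closed infinite-dimensional subspace $q(Z)$ of $c_0$ to get $w_k$ and $n_1<n_2<\cdots$. Let $z_k\in Z$ with $q(z_k)=w_k$. For unimodular $\epsilon_k$ we have $\|\sum_{k\le r}\epsilon_kz_k\|\le\frac1c\|\sum_{k\le r}\epsilon_kw_k\|\le\frac2c$. Choosing the $\epsilon_k$ separately for each point, we get
\begin{equation}\label{eq:wuC}
\sum_k|z_k(x)|\le\frac2c\qquad(x\in K').
\end{equation}
Moreover, $|z_k(s_p)-z_k(t_p)|=|w_k(n_k)|=1$ for all $p\in G_{n_k}$, so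
\begin{equation}\label{eq:half}
\max\big(|z_k(s_p)|,|z_k(t_p)|\big)\ge\tfrac12\qquad(p\in G_{n_k}).
\end{equation}

Put $O_0=K'$ and $k_0=0$. Let $O_{r-1}\subset K'$ be nonempty and open, and let $k_{r-1}$ be given. Then $O_{r-1}$ contains $[B]$ for some nonempty $B\in\mathcal R$, and $B$ contains a cylinder $\Delta_\sigma$. Choose $k_r>k_{r-1}$ with $n_{k_r}\ge|\sigma|$. Now $\Delta_\sigma$ contains a cylinder of length $n_{k_r}$, so there is a point $p\in G_{n_{k_r}}\cap\Delta_\sigma$. As $\Delta_\sigma\in s_p\cap t_p$, both $s_p$ and $t_p$ lie in $[\Delta_\sigma]\subset O_{r-1}$. By \eqref{eq:half} the open set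
\[
O_r=\{x\in O_{r-1}:|z_{k_r}(x)|>\tfrac13\}
\]
contains one of them, so it is nonempty and the induction continues. Every $x\in O_r$ satisfies $\sum_k|z_k(x)|>r/3$. For $r>6/c$ this contradicts \eqref{eq:wuC}.
\end{proof}

\section{Local structure, and the end of the proofs}\label{sec:Linfty}

The cutoffs $R_n^{(m)}$ split $q$ over the first $m$ coordinates, and this exhibits $X$ as the closure of a directed union of finite-dimensional spaces that are uniformly isomorphic to $\ell_\infty^N$. To control the constant we weight the jumps. For $\Lambda\ge\frac12$ put
\[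
|f|_\Lambda=\max\big(\|f\|,\ \Lambda\|q(f)\|\big)\qquad(f\in X).
\]
This is an equivalent norm on $X$, and $|\cdot|_{1/2}=\|\cdot\|$ because $\|q\|\le2$.

\begin{proposition}\label{prop:Linfty}
$(X,|\cdot|_\Lambda)$ is an $\mathcal L_{\infty,\lambda}$-space for every $\lambda>\big(1+\frac1{2\Lambda}\big)^2$.
\end{proposition}

\begin{proof}
\emph{A directed family with union $X_0$.} For a finite subalgebra $\mathcal F\subset\mathcal A$ and $m\ge1$ let
\[
Y_{\mathcal F}=\operatorname{span}\{1_{[A]}:A\in\mathcal F\},\qquad
H_{\mathcal F,m}=Y_{\mathcal F}+\operatorname{span}\{R_n^{(m)}:n\le m\}.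
\]
With the sup norm, $Y_{\mathcal F}$ is isometric to $\ell_\infty^N$, where $N$ is the number of atoms of $\mathcal F$. Since $q(R^{(m)}_n)=e_n$ and $q|_Y=0$, the $R_n^{(m)}$ are linearly independent and the sum is direct. For $n\le m\le m'$, \eqref{eq:R} gives
\[
R_n^{(m)}-R_n^{(m')}=1_{[D_{n,m'}]}-1_{[D_{n,m}]}-\tfrac12\big(1_{[E_n^{(m)}]}-1_{[E_n^{(m')}]}\big).
\]
All sets on the right are in $\mathcal A$, so $H_{\mathcal F,m}\subset H_{\mathcal F',m'}$ as soon as $m\le m'$ and $\mathcal F'$ contains $\mathcal F$ and these finitely many sets ($n\le m$). A finite set in a Boolean algebra generates a finite subalgebra, so the family is directed. Its union is therefore a linear span, and it is contained in $X_0$. It contains every $1_{[A]}$ with $A\in\mathcal A$ and, by \eqref{eq:R}, every $1_{[W_n]}$. Hence the union is $X_0$.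

\emph{The distance to $\ell_\infty^N$.} Let $f=y+\sum_{n\le m}a_nR_n^{(m)}\in H_{\mathcal F,m}$ with $y\in Y_{\mathcal F}$, so that $q(f)=a:=(a_1,\dots,a_m,0,\dots)$. The norm $N(f)=\max(\|y\|,\Lambda\|a\|_\infty)$ makes $H_{\mathcal F,m}$ isometric to $\ell_\infty^{\dim H_{\mathcal F,m}}$. By \eqref{eq:Rnorm}, $\|f-y\|=\frac12\|a\|_\infty$. Hence
\begin{align*}
|f|_\Lambda&\le\max\big(\|y\|+\tfrac12\|a\|_\infty,\ \Lambda\|a\|_\infty\big)\le\big(1+\tfrac1{2\Lambda}\big)N(f),\\
N(f)&\le\max\big(\|f\|+\tfrac12\|a\|_\infty,\ \Lambda\|a\|_\infty\big)\le\big(1+\tfrac1{2\Lambda}\big)|f|_\Lambda ,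
\end{align*}
and $d(H_{\mathcal F,m},\ell_\infty^{\dim H_{\mathcal F,m}})\le(1+\frac1{2\Lambda})^2$ for the norm $|\cdot|_\Lambda$.

\emph{Arbitrary finite-dimensional subspaces.} Let $F\subset X$ have basis $f_1,\dots,f_r$, let $f_i^*\in X^*$ be extensions of the biorthogonal functionals on $F$, and let $0<\delta<1$. Since $X_0$ is dense and the family is directed, there are one space $H=H_{\mathcal F,m}$ and $g_i\in H$ with $\sum_i|f_i^*|_\Lambda\,|g_i-f_i|_\Lambda<\delta$, where $|f_i^*|_\Lambda$ is the dual norm. The operator
\[
Tx=x+\sum_{i=1}^rf_i^*(x)(g_i-f_i)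
\]
satisfies $|T-I|_\Lambda<\delta$, so it is an automorphism of $X$ with $|T|_\Lambda|T^{-1}|_\Lambda\le\frac{1+\delta}{1-\delta}$. Also $Tf_i=g_i$, so $F\subset T^{-1}(H)$, and
\[
d\big(T^{-1}(H),\ell_\infty^{\dim H}\big)\le\frac{1+\delta}{1-\delta}\Big(1+\frac1{2\Lambda}\Big)^2 .
\]
For $\delta$ small enough this is at most $\lambda$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Proposition~\ref{prop:extension}, $q:X\to c_0$ is onto with kernel $Y=C(K)$. This kernel is Grothendieck by Proposition~\ref{prop:Groth} and has the DPP by Grothendieck's theorem. So Theorem~\ref{thm:criterion} applies and gives (2). As $q$ is strictly singular by Proposition~\ref{prop:SS}, the implications (i)$\Rightarrow$(ii)$\Rightarrow$(iii) give (3). For separable spaces, recall that the dual ball is weak$^*$-compact and metrizable. Finally, (1) is Proposition~\ref{prop:Linfty} with $\Lambda=\frac12$: in its original norm, $X$ is an $\mathcal L_{\infty,\lambda}$-space for every $\lambda>4$.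
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:lambda}]
Given $\lambda>1$, take $\Lambda$ so large that $(1+\frac1{2\Lambda})^2<\lambda$ and apply Proposition~\ref{prop:Linfty}. The Grothendieck property and the existence of infinite-dimensional separable complemented subspaces are isomorphic invariants, so $(X,|\cdot|_\Lambda)$ is still a counterexample. If $X$ were isomorphic to a Lindenstrauss space, then, since $X$ has no complemented copy of $c_0$, the known theorem quoted in Section~\ref{sec:intro} would make it a Grothendieck space, contrary to Theorem~\ref{thm:main}(2).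
\end{proof}

\begin{remark}
There is no conflict between the two assertions of Theorem~\ref{thm:lambda}. The norms $|\cdot|_\Lambda$ are all equivalent to the original one, but not uniformly so, since $|R^{(m)}_n|_\Lambda=\Lambda$ while $\|R_n^{(m)}\|=\frac12$. Hence they do not tend to an equivalent norm as $\Lambda$ grows.
\end{remark}

\begin{thebibliography}{9}

\bibitem{source}
Source of the conjecture: \url{https://springerlink.bibliotecabuap.elogim.com/10.1007/978-3-319-14741-3_6}, doi:10.1007/978-3-319-14741-3\_6.

\bibitem{Diestel}
Diestel, \emph{Sequences and Series in Banach Spaces}, Ch.~VII.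

\bibitem{Haydon}
Haydon, Israel J. Math. \textbf{40} (1981).

\end{thebibliography}

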